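# Double power sets and their squares in set theory without choice

## Guess: $2^{2^{\mathfrak n}}=(2^{2^{\mathfrak n}})^2$ for every infinite $\mathfrak n$

Infinite cardinals tend to swallow themselves. Under the Axiom of Choice every infinite $\mathfrak m$ satisfies $\mathfrak m^2=\mathfrak m$. Without choice this may fail for $\mathfrak m$ itself, but taking power sets smooths things out, so one would guess that two power sets suffice: for every infinite $\mathfrak n$, the cardinal $2^{2^{\mathfrak n}}$ equals its own square. If this guess were a theorem of ZF, it would give a characterization of finiteness: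
$$\mathfrak n \text{ is finite} \iff 2^{2^{\mathfrak n}}<(2^{2^{\mathfrak n}})^2 .\tag{1}$$
Whether (1) is provable in ZF is a problem of Läuchli, and it is the subject of this lecture.

We work in ZF. For sets $A,B$ we write $|A|\le|B|$ if there is an injection $A\to B$, $|A|=|B|$ if there is a bijection, and $|A|<|B|$ if $|A|\le|B|$ but $|A|\neq|B|$. The Cantor–Bernstein theorem ($|A|\le|B|\le|A|$ implies $|A|=|B|$) holds in ZF; comparability of any two cardinals does not. Sums, products and powers of cardinals are defined by disjoint unions, Cartesian products and sets of functions, and $2^{\mathfrak n}$ is the cardinality of the power set. The laws $\mathfrak m^{\mathfrak p+\mathfrak q}=\mathfrak m^{\mathfrak p}\mathfrak m^{\mathfrak q}$ and $(\mathfrak m^{\mathfrak p})^{\mathfrak q}=\mathfrak m^{\mathfrak p\mathfrak q}$ hold, with explicit bijections. A cardinal is finite if it is the cardinality of a set in bijection with a natural number. A set $A$ is Dedekind-infinite if $\aleph_0\le|A|$; this is equivalent to $|A|=|A|+1$. (If $\omega$ embeds in $A$, shift along the embedded copy. Conversely, iterate an injection $A\sqcup\{*\}\to A$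 on the image of $*$.) A set that is not Dedekind-infinite is Dedekind-finite; in ZF it may still be infinite.

There is evidence for the guess. Läuchli proved in 1961 that $\mathfrak n$ is finite if and only if $2^{2^{\mathfrak n}}<2^{2^{\mathfrak n}}\cdot 2$, so for infinite $\mathfrak n$ doubling does nothing. Consequently, for infinite $\mathfrak n$, the *triple* power satisfies $(2^{2^{2^{\mathfrak n}}})^2=2^{2^{2^{\mathfrak n}}\cdot2}=2^{2^{2^{\mathfrak n}}}$, and $\mathfrak n$ is finite if and only if $2^{2^{2^{\mathfrak n}}}<(2^{2^{2^{\mathfrak n}}})^2$. The question is whether one power set can be saved.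

Let us test the guess.

*Finite $\mathfrak n$.* Here $q=2^{2^{\mathfrak n}}\ge2$ is a natural number and $q<q^2$; for $\mathfrak n=0$ we get $2<4$. So the direction from left to right in (1) is trivial.

*Countable, or merely Dedekind-infinite, $\mathfrak n$.* Then $\mathfrak n+1=\mathfrak n$, and
$$(2^{2^{\mathfrak n}})^2=2^{2^{\mathfrak n}\cdot 2}=2^{2^{\mathfrak n+1}}=2^{2^{\mathfrak n}}.$$
The guess is right.

*An infinite $A$ all of whose subsets are finite or cofinite.* Such a set is called amorphous, and it is Dedekind-finite: a copy of $\omega$ in $A$ would give a subset (the even numbers) that is infinite with infinite complement. Let $\mathrm{fin}(A)$ be the set of finite subsets and $\mathrm{fin}(\mathfrak n)$ its cardinality. Complementation gives $2^{\mathfrak n}=2\cdot\mathrm{fin}(\mathfrak n)$, so the guess says $2^{4\,\mathrm{fin}(\mathfrak n)}=2^{2\,\mathrm{fin}(\mathfrak n)}$. This is also true, by a lemma of Läuchli proved in the next section: $2^{\aleph_0\cdot\mathrm{fin}(\mathfrak n)}=2^{\mathrm{fin}(\mathfrak n)}$.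

The guess passes every easy test. It is nevertheless not provable.

**Theorem 1.** If ZF is consistent, so is ZF + "there is an infinite cardinal $\mathfrak n$ such that $(2^{2^{\mathfrak n}})^{r}\not\le(2^{2^{\mathfrak n}})^{l}$ for all natural numbers $r>l$". For such $\mathfrak n$ we have $2^{2^{\mathfrak n}}<(2^{2^{\mathfrak n}})^2<(2^{2^{\mathfrak n}})^3<\cdots$.

The last sentence follows from the first because $\mathfrak m^l\le\mathfrak m^r$ for $\mathfrak m\ne0$ and $l\le r$. The case $r=2$, $l=1$ says that the equivalence (1) is not provable in ZF, if ZF is consistent.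

The easy tests are not wasted: they say where a counterexample has to be sought. Write $P(A)/\mathrm{fin}(A)$ for the set of subsets of $A$ modulo finite symmetric difference. A *system of representatives* is a function choosing one element from each class. For amorphous $A$ there are two classes, with representatives $\emptyset$ and $A$.

**Theorem 2 (ZF).** Let $A$ be infinite, $\mathfrak n=|A|$.

1. $2^{2^{\mathfrak n}}\cdot(2^{\mathrm{fin}(\mathfrak n)})^{\aleph_0}=2^{2^{\mathfrak n}}$.
2. If $P(A)/\mathrm{fin}(A)$ has a system of representatives, e.g. if it is finite, then $2^{2^{\mathfrak n}}=(2^{2^{\mathfrak n}})^{\aleph_0}$.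
3. If $\mathfrak n=\mathfrak n+1$, then $2^{2^{\mathfrak n}}=(2^{2^{\mathfrak n}})^2$.

So in any counterexample, $\mathfrak n$ is Dedekind-finite and $P(A)/\mathrm{fin}(A)$ has no system of representatives.

Theorem 2 is not used in the proof of Theorem 1, but it points to the construction.

## Absorbing countably many copies of $\mathrm{fin}(A)$: proof of Theorem 2

For a natural number $k$ let $[A]^k$ be the set of $k$-element subsets of $A$.

**Lemma 3 (Läuchli's Lemma).** For infinite $A$, $|P(\omega\times\mathrm{fin}(A))|=|P(\mathrm{fin}(A))|$.

The task is to code a sequence of families of finite sets by one family. The available room is in the sizes: a family of $k$-sets can be pushed up to a family of $n$-sets, for a size $n$ of our choice. Pushing up loses information, and the lemma says that finitely many corrections repair the loss.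

**Step 1: pushing up and pulling back.** This step sets up the code. Let $n\ge k$ and $T\subseteq[A]^k$. Put
$$g_n(T)=\{y\in[A]^n:\exists z\in T,\ z\subseteq y\},\qquad d_n(T)=\{x\in[A]^k:\forall y\in[A]^n\,(x\subseteq y\Rightarrow y\in g_n(T))\}.$$
Then $T\subseteq d_n(T)$, and $d_n(T)$ can be computed from $g_n(T)$. Now let $S\subseteq[A]^k$ and $n_0,\dots,n_k\ge k$. Put $S_0=S$ and $S_{i+1}=d_{n_i}(S_i)\setminus S_i$ for $i\le k$. So $S_{i+1}$ is the error made when $S_i$ is read off from $g_{n_i}(S_i)$.

As an example take $k=1$ and identify $[A]^1$ with $A$. Then $d_n(S)=S$ if $|A\setminus S|\ge n$, while $d_n(S)=A$ if $A\setminus S$ has fewer than $n$ elements. So $S_1$ is empty or equals the finite set $A\setminus S$. In either case the complement of $S_1$ is infinite, so $d_{n_1}(S_1)=S_1$ and $S_2=\emptyset$.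

**Step 2: the errors vanish, $S_{k+1}=\emptyset$.** This step shows that the correction process stops. Suppose $x\in S_{k+1}$. Apply the finite Ramsey theorem successively to finitely many colorings inside a large finite subset of $A\setminus x$ (for each $u\subseteq x$, color a set $v$ of size $k-|u|$ by the set of those $i\le k+1$ with $u\cup v\in S_i$). This gives a finite $M\subseteq A\setminus x$ with $|M|\ge k+\max_i n_i$ such that, for all $u\subseteq x$ and $i\le k+1$, the truth value of $u\cup v\in S_i$ is the same for all $v\in[M]^{k-|u|}$. No choice is needed, since only finite sets are involved.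

We find, for $i=k+1,k,\dots,0$, a set $u_i\subseteq x$ with $|u_i|\le i-1$ and $u_i\cup v\in S_i$ for all $v\in[M]^{k-|u_i|}$. Start with $u_{k+1}=x$, which has size $k$ and lies in $S_{k+1}$. Suppose $u_{i+1}$ is given. Take $v\in[M]^{k-|u_{i+1}|}$ and $z=u_{i+1}\cup v$, so $z\in S_{i+1}\subseteq d_{n_i}(S_i)$. Take $y$ with $z\subseteq y\subseteq u_{i+1}\cup M$ and $|y|=n_i$; this exists because $M$ is large enough. By definition of $d_{n_i}$, $y\in g_{n_i}(S_i)$, so $y$ contains some $z'\in S_i$. Write $z'=u'\cup v'$ with $u'\subseteq u_{i+1}$ and $v'\subseteq M$. If $u'=u_{i+1}$, homogeneity of $M$ gives $z=u_{i+1}\cup v\in S_i$, contradicting $S_i\cap S_{i+1}=\emptyset$. So $u'\subsetneq u_{i+1}$, hence $|u'|\le i-1$. Put $u_i=u'$; homogeneity gives $u_i\cup v\in S_i$ for all $v\in[M]^{k-|u_i|}$.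

At $i=0$ we get $|u_0|\le-1$, which is absurd. So $S_{k+1}=\emptyset$.

**Step 3: decoding.** This step shows that $S$ can be recovered. Since $S_i\subseteq d_{n_i}(S_i)$, we have $S_i=d_{n_i}(S_i)\setminus S_{i+1}$. Starting from $S_{k+1}=\emptyset$, the sets $g_{n_i}(S_i)\subseteq[A]^{n_i}$ $(i\le k)$ determine $S_k,S_{k-1},\dots,S_0=S$.

**Step 4: one code for all levels.** This step assembles the injection. Put $n(j,k,i)=2^j3^k5^i$; this is an injective function of $(j,k,i)$ with values $\ge k$. Given $X\subseteq\omega\times\mathrm{fin}(A)$, let $X_{j,k}=\{x\in[A]^k:(j,x)\in X\}$. Form the sequence $(X_{j,k})_0,(X_{j,k})_1,\dots$ of Step 1 for $S=X_{j,k}$ and $n_i=n(j,k,i)$. The code of $X$ is the union, over all $j$, $k$ and $i\le k$, of the sets $g_{n(j,k,i)}((X_{j,k})_i)\subseteq[A]^{n(j,k,i)}$. The levels $[A]^{n(j,k,i)}$ are pairwise disjoint, so the code determines each of these sets, hence by Step 3 each $X_{j,k}$, hence $X$. This is an injection $P(\omega\times\mathrm{fin}(A))\to P(\mathrm{fin}(A))$. The converse injection is trivial, and Cantor–Bernstein finishes the proof. $\square$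

**Proof of Theorem 2(1).** Let $Q$ be the set of infinite subsets of $A$. Then $P(A)=\mathrm{fin}(A)\sqcup Q$, so $2^{2^{\mathfrak n}}=2^{\mathrm{fin}(\mathfrak n)}\cdot2^{|Q|}$. By Lemma 3,
$$2^{\mathrm{fin}(\mathfrak n)}\cdot(2^{\mathrm{fin}(\mathfrak n)})^{\aleph_0}=2^{(1+\aleph_0)\cdot\mathrm{fin}(\mathfrak n)}=2^{\aleph_0\cdot\mathrm{fin}(\mathfrak n)}=2^{\mathrm{fin}(\mathfrak n)}.$$
Multiply by $2^{|Q|}$. (In particular $2^{2^{\mathfrak n}}\le2^{2^{\mathfrak n}}\cdot2\le 2^{2^{\mathfrak n}}\cdot(2^{\mathrm{fin}(\mathfrak n)})^{\aleph_0}=2^{2^{\mathfrak n}}$, which gives Läuchli's theorem quoted above.)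

**Proof of Theorem 2(2).** Let $\mathfrak Q=P(A)/\mathrm{fin}(A)$ and let $\rho(c)\in c$ be the chosen representatives. The map $(f,c)\mapsto f\triangle\rho(c)$ is a bijection $\mathrm{fin}(A)\times\mathfrak Q\to P(A)$; its inverse sends $x$, with class $c$, to $(x\triangle\rho(c),c)$. So
$$(2^{2^{\mathfrak n}})^{\aleph_0}=(2^{\aleph_0\cdot\mathrm{fin}(\mathfrak n)})^{|\mathfrak Q|}=(2^{\mathrm{fin}(\mathfrak n)})^{|\mathfrak Q|}=2^{2^{\mathfrak n}}.$$
If $\mathfrak Q$ is finite, representatives exist by finite choice.

**Proof of Theorem 2(3).** This is the computation in the Dedekind-infinite test above.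

For the final sentence: $\mathfrak n=\mathfrak n+1$ holds exactly when $\mathfrak n$ is Dedekind-infinite, so (3) excludes Dedekind-infinite counterexamples. Under the hypothesis of (2), $2^{2^{\mathfrak n}}\le(2^{2^{\mathfrak n}})^2\le(2^{2^{\mathfrak n}})^{\aleph_0}=2^{2^{\mathfrak n}}$. $\square$

This is how far the natural proof of the guess goes. It stops at one exact place: without $\rho$, we cannot write $P(A)$ as a product with factor $\mathrm{fin}(A)$. Each single class is a copy of $\mathrm{fin}(A)$, but there is no uniform way to say which copy. A counterexample must have many classes modulo finite, each of them shapeless.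

## Permutation models and the passage back to ZF

ZFA is set theory with a set $A$ of atoms: objects without elements, different from $\emptyset$. Let $U$ be a model of ZFA + AC. Each permutation $g$ of $A$ acts on $U$ by $gx=\{gy:y\in x\}$ for sets $x$. It fixes every set built without atoms, such as the natural numbers, and it preserves everything definable. For instance, if $F$ is a function then $g(F(S))=(gF)(gS)$.

**Definition.** Let $G$ be a group of permutations of $A$. A *normal filter* on $G$ is a family of subgroups of $G$ that is closed under larger subgroups, finite intersections and conjugation by elements of $G$, and contains the stabilizer of each atom. The *permutation model* $V$ consists of those $x\in U$ such that $x$, the elements of $x$, the elements of these, and so on, all have their stabilizer in the filter.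

The textbook fact is that $V$ is a transitive model of ZFA with $A\in V$. Clearly $P(X)^V=P(X)\cap V$ for $X\in V$.

*Example.* Let $G=\mathrm{Sym}(A)$ with $A$ infinite, and let the filter consist of the subgroups containing the pointwise stabilizer of some finite $E\subseteq A$. Suppose $X\subseteq A$ is in $V$, with finite set $E$. For $a,a'\in A\setminus E$ the transposition of $a$ and $a'$ fixes $E$ pointwise, so it fixes $X$, so $a\in X\iff a'\in X$. Hence $X$ is finite or cofinite: $A$ is amorphous in $V$. By the argument for Theorem 2(2), which works in ZFA too, this model is no counterexample. We shall need a richer supply of subsets.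

To return to ZF we use a textbook theorem. Let $P^0(X)=X$, $P^{\beta+1}(X)=P^\beta(X)\cup P(P^\beta(X))$, with unions at limits.

**Jech–Sochor First Embedding Theorem** (T. Jech, *The Axiom of Choice*, Theorem 6.1). For every permutation model $V\subseteq U$, where $U$ is a model of ZFA + AC with set of atoms $A$, and every ordinal $\alpha$, there are a symmetric model $N$ of ZF and a set $\tilde A\in N$ such that $(P^\alpha(A))^V$ and $(P^\alpha(\tilde A))^N$ are $\in$-isomorphic. The isomorphism $x\mapsto\tilde x$ sends $A$ bijectively onto the set $\tilde A$ and satisfies $\tilde x=\{\tilde y:y\in x\}$ for sets $x$.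

So for Theorem 1 we want a permutation model in which, for $r>l$, there is no injection $P(P(A)\times r)\to P(P(A)\times l)$. Note that $|P(P(A)\times r)|=2^{2^{\mathfrak n}\cdot r}=(2^{2^{\mathfrak n}})^r$.

From now on $U$ is a model of ZFA + AC whose set $A$ of atoms is countably infinite; this is consistent relative to ZF.

## An atomless algebra of subsets modulo finite

Identify $A$ with $\mathbb Q\cap[0,1)$. Let $\mathcal B$ consist of all sets $u\triangle f$, where $u$ is a finite union of intervals $[a,b)$ (that is, $[a,b)\cap\mathbb Q$) with rational endpoints $0\le a<b\le 1$, and $f\subseteq A$ is finite. For example, $[0,\frac12)\triangle\{\frac34\}\in\mathcal B$. The complement of $u\triangle f$ is $(A\setminus u)\triangle f$, and the intersection of $u\triangle f$ and $u'\triangle f'$ differs from $u\cap u'$ by a finite set. So $\mathcal B$ is a countable subalgebra of $P(A)$ containing all finite sets.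

For $x\in\mathcal B$ let $[x]=\{y\in\mathcal B:x\triangle y\text{ finite}\}$, and let $\mathfrak B=\{[x]:x\in\mathcal B\}=\mathcal B/\mathrm{fin}$. We write $0=[\emptyset]$, $1=[A]$, and $b-d$ for the difference in $\mathfrak B$. If $x=u\triangle f$ is infinite, then $u$ contains some $[a,b)$, and both $x\cap[a,\frac{a+b}2)$ and its complement in $x$ are infinite members of $\mathcal B$. So $\mathfrak B$ is a countable atomless Boolean algebra, and infinitely many elements lie below each nonzero element.

For a subalgebra $D$ (of $\mathfrak B$ or of $\mathcal B$), $D\langle b\rangle$ is the subalgebra generated by $D\cup\{b\}$. Let $D$ be finite. We use two elementary facts.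

(F1) *If $v\in D\langle b\rangle$ and $d$ is an atom of $D$, then $v\wedge d\in\{0,\ b\wedge d,\ d-b,\ d\}$.* The elements $v$ with this property for all atoms $d$ form a subalgebra containing $D$ and $b$.

(F2) *Let $\pi:D\to D_1$ be an isomorphism of finite subalgebras of $\mathfrak B$, and suppose for each atom $d$ of $D$ that $b_1\wedge\pi(d)$ is $0$, $\pi(d)$, or strictly between, according as $b\wedge d$ is $0$, $d$, or strictly between. Then $\pi$ extends to an isomorphism $D\langle b\rangle\to D_1\langle b_1\rangle$ sending $b$ to $b_1$.* The atoms of $D\langle b\rangle$ are the nonzero ones among $b\wedge d$ and $d-b$; send them to $b_1\wedge\pi(d)$ and $\pi(d)-b_1$.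

The model will be arranged so that $P(A)=\mathcal B$. In $U$ the sets $u$ form a system of representatives for $\mathcal B/\mathrm{fin}$, and by Theorem 2(2) the symmetries must destroy it. So we want permutations that preserve $\mathcal B$ but not the intervals.

## Naming a class is visible from outside

Suppose we take the group of all permutations $g$ of $A$ with $g\mathcal B=\mathcal B$, and try to show that there is no injection $F:P(\mathcal B\times2)\to P(\mathcal B)$ that is invariant under it. A natural plan is counting. Fix a class $c\in\mathfrak B$ with $0<c<1$. For $u\subseteq\{0,1\}$ let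
$$S_{c,u}=\{(x,i):[x]=c,\ i\in u\}.$$
These are four different sets. If symmetries fixing $c$ can exchange any two members of $c$, then $F(S_{c,u})$ must contain all $x\in c$ or none. So there are only two possibilities for $F(S_{c,u})$ on the class $c$, against four sets $u$. If $F(S_{c,u})$ did not depend on $u$ outside $c$, we would be done.

But it may depend on $u$ outside $c$. Let $\Phi(S_{c,u})$ be the union of $\{x:[x]=c\}$ if $0\in u$, and of $\{x:0<[x]<c\}$ if $1\in u$. This rule satisfies $\Phi(gS)=g\Phi(S)$ whenever $g\mathcal B=\mathcal B$, because $gS_{c,u}=S_{gc,u}$ and $g$ preserves the order of $\mathfrak B$. It is also injective on the sets $S_{c,u}$ (all $c$ and $u$). Let $T$ be the set of classes occurring in $\Phi(S_{c,u})$. If $T=\emptyset$ then $u=\emptyset$, and $S_{c,u}=\emptyset$. If $T$ has exactly one element, this is $c$, and $u=\{0\}$. Otherwise $T$ is infinite, $1\in u$, $c=\sup T$, and $0\in u$ exactly when $c\in T$. Here $c$ is the supremum because, if $z\not\ge c$, some $y$ with $0<y<c-z$ satisfies $0<y<c$ and $y\not\le z$.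

So the plan fails at one exact point: the set $S_{c,u}$, for $u\neq\emptyset$, reveals the element $c$, and elements $x$ with $[x]\ne c$ can be distinguished by how $[x]$ lies relative to $c$. There is plenty of room there to store the information $u$.

What we need are sets that carry information at $c$ without revealing where $c$ is. The remedy is to label *all* classes at once by a function $s:\mathfrak B\to\omega$ that is so irregular that changing it at finitely many points produces a function of the same kind. Then $s$ and its finite modification should look alike from every $x$ whose class does not generate a modified point. The symmetries should preserve the collection of such functions, but not any individual one.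

## Generic labelings of $\mathfrak B$

**Lemma 4.** There are functions $t_j:\mathfrak B\to\omega$ $(j\in\omega)$ such that:

(Ext) For every finite subalgebra $D\subseteq\mathfrak B$, $b\in\mathfrak B$, $D'=D\langle b\rangle$, finite $Z\subseteq\mathfrak B$, finite $J_0\subseteq\omega$ and functions $u_j:D'\to\omega$ $(j\in J_0)$, there are $b^*\in\mathfrak B$ and an isomorphism $\varphi:D'\to D\langle b^*\rangle$ with $\varphi|_D=\mathrm{id}$, $\varphi(b)=b^*$, $\varphi(D'\setminus D)\cap Z=\emptyset$, and $t_j(\varphi(d))=u_j(d)$ for all $d\in D'\setminus D$, $j\in J_0$.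

In words: every one-step extension of $D$, with any prescribed labels on the new elements, is realized inside $\mathfrak B$, and away from any given finite set.

**Step 1: avoiding $Z$.** This step finds $b^*$ and $\varphi$ without the condition on the $t_j$. For each atom $d$ of $D$ with $b\wedge d\in\{0,d\}$ let $b^*\wedge d=b\wedge d$. Call the other atoms *split*, and for these let $b^*\wedge d=y_d$, where $0<y_d<d$ and neither $y_d$ nor $d-y_d$ lies in the finite set $\{z\wedge d:z\in Z\}$. This is possible since infinitely many elements lie below $d$. By (F2) with $\pi=\mathrm{id}_D$ there is an isomorphism $\varphi:D'\to D\langle b^*\rangle$ over $D$ with $\varphi(b)=b^*$. Let $v\in\varphi(D'\setminus D)=D\langle b^*\rangle\setminus D$. By (F1), $v\wedge d\in\{0,y_d,d-y_d,d\}$ for split $d$, and $v\wedge d\in\{0,d\}$ for the other atoms. Since $v\notin D$, there is a split $d$ with $v\wedge d\in\{y_d,d-y_d\}$. So $v\wedge d\ne z\wedge d$ for all $z\in Z$, and $v\notin Z$.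

**Step 2: meeting countably many demands.** This step builds the $t_j$. Let $\mathbb P$ be the set of finite partial functions $\omega\times\mathfrak B\to\omega$, ordered by extension. There are only countably many data $(D,b,Z,J_0,(u_j))$. For each of them let $E$ be the set of $p\in\mathbb P$ for which some $b^*,\varphi$ as in Step 1 satisfy $(j,\varphi(d))\in\operatorname{dom}p$ and $p(j,\varphi(d))=u_j(d)$ for all $d\in D'\setminus D$, $j\in J_0$. Every $p_0\in\mathbb P$ has an extension in $E$: use Step 1 to choose $\varphi$ avoiding the finite set $Z\cup\{c:(\exists j)\,(j,c)\in\operatorname{dom}p_0\}$. Then $p_0$ says nothing about the points $(j,\varphi(d))$, which are distinct for distinct $(j,d)$, and we extend $p_0$ by $(j,\varphi(d))\mapsto u_j(d)$. The sets $\{p:(j,c)\in\operatorname{dom}p\}$ are also dense. An increasing sequence in $\mathbb P$ meeting these countably many dense sets has as its union a function $t:\omega\times\mathfrak B\to\omega$. Put $t_j(c)=t(j,c)$. $\square$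

**Definition.** For $s,s':\mathfrak B\to\omega$ write $s\approx s'$ if they differ at only finitely many points. Let
$$\mathcal S=\{s:\mathfrak B\to\omega:\ s\approx t_j\text{ for some }j\}.$$
A set of functions is *independent* if its members are pairwise $\not\approx$.

For example, $t_0$ and $t_0$ changed at one point form a set that is not independent. But $\{t_j,t_{j'}\}$ with $j\neq j'$ is independent: apply (Ext) with $D=\{0,1\}$, $b\notin D$, $u_j\equiv0$, $u_{j'}\equiv1$ and an arbitrary finite $Z$. The resulting $b^*=\varphi(b)\notin Z$ is a point where $t_j$ and $t_{j'}$ differ, so they differ at infinitely many points. Thus $\mathcal S$ is countable, closed under $\approx$, and has infinitely many $\approx$-classes.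

(Ext′) *(Ext) holds with $(t_j)_{j\in J_0}$ replaced by any finite independent set $\mathcal S_1\subseteq\mathcal S$ (with functions $u_s$, $s\in\mathcal S_1$).* Each $s\in\mathcal S_1$ has $s\approx t_{j(s)}$ for some $j(s)$, and the $j(s)$ are distinct by independence. Apply (Ext) with $Z$ enlarged by the finitely many points where some $s$ differs from $t_{j(s)}$. The new points $\varphi(d)$ avoid $Z$, so there $s$ takes the value of $t_{j(s)}$.

The infinitely many classes will be needed because a hypothetical injection $F$ may itself use finitely many members of $\mathcal S$ as parameters. We shall then work with an $s$ that is $\not\approx$ all of these, since a finite change relative to a *known* function would be visible.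

## The model $V$ and its homogeneity

Permutations $g$ of $A$ act on all of $U$. If $g\mathcal B=\mathcal B$, then $g[x]=[gx]$, and for $s:\mathfrak B\to\omega$ the function $gs$ is given by $(gs)(gc)=s(c)$. Let
$$G=\{g\in\mathrm{Sym}(A):g\mathcal B=\mathcal B,\ g\mathcal S=\mathcal S\}.$$
For finite $\Delta\subseteq\mathcal B\cup\mathcal S$ let $\mathrm{Fix}(\Delta)=\{g\in G:g\delta=\delta\ \forall\delta\in\Delta\}$. The subgroups of $G$ containing some $\mathrm{Fix}(\Delta)$ form a normal filter: $\mathrm{Fix}(\Delta)\cap\mathrm{Fix}(\Delta')=\mathrm{Fix}(\Delta\cup\Delta')$, $g\,\mathrm{Fix}(\Delta)g^{-1}=\mathrm{Fix}(g\Delta)$, and the stabilizer of $a\in A$ is $\mathrm{Fix}(\{\{a\}\})$. Let $V$ be the resulting permutation model. Then $\mathcal B,\mathfrak B,\mathcal S\in V$: these sets are invariant under $G$, and their elements $x$, $[x]$, $s$ are fixed by $\mathrm{Fix}(\{x\})$, $\mathrm{Fix}(\{x\})$, $\mathrm{Fix}(\{s\})$ respectively.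

**Good supports.** The purpose here is to normalize the parameters. *Claim: every $\mathrm{Fix}(\Delta)$ contains some $\mathrm{Fix}(\mathcal B_0\cup\mathcal S_0)$, where $\mathcal B_0$ is a finite subalgebra of $\mathcal B$ all of whose finite atoms are singletons, and $\mathcal S_0\subseteq\mathcal S$ is finite and independent.* Let $\mathcal S_0\subseteq\Delta\cap\mathcal S$ contain exactly one function from each $\approx$-class met by $\Delta\cap\mathcal S$. For $s\in\Delta\cap\mathcal S$ with $s\approx s_0\in\mathcal S_0$, put into $\mathcal B_0$ a representative of each class in the finite set $Z=\{c:s(c)\ne s_0(c)\}$. Suppose $g\in G$ fixes $s_0$ and these representatives. Then $g$ fixes each $c\in Z$. The functions $s$ and $s_0$ agree off $Z$, so $gs$ agrees with $gs_0=s_0$, hence with $s$, off $gZ=Z$. For $c\in Z$ we have $(gs)(c)=(gs)(gc)=s(c)$. Hence $gs=s$. Finally add $\Delta\cap\mathcal B$ to $\mathcal B_0$, generate a finite algebra, and split its finite atoms into singletons. (A finite atom such as $\{\frac13,\frac23\}$ becomes the two atoms $\{\frac13\}$ and $\{\frac23\}$.)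

If $\mathrm{Fix}(\mathcal B_0\cup\mathcal S_0)$ fixes $X$, with $(\mathcal B_0,\mathcal S_0)$ as in the claim, we call $(\mathcal B_0,\mathcal S_0)$ a *good support* of $X$. Every element of $V$ has one.

The next lemma says that $G$ contains every symmetry that is not excluded for an obvious finite reason.

**Lemma 5 (homogeneity).** Let $p:\mathcal B_0\to\mathcal B_1$ be an isomorphism of finite subalgebras of $\mathcal B$ with $|p(x)|=|x|$ for finite $x$ and $p(x)$ infinite for infinite $x$. Let $\bar p:D_0\to D_1$ be the induced isomorphism of the images of $\mathcal B_0,\mathcal B_1$ in $\mathfrak B$. Let $q:\mathcal S_0\to\mathcal S_1$ be a bijection of finite independent subsets of $\mathcal S$ with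
$$q(s)(\bar p(c))=s(c)\qquad\text{for } s\in\mathcal S_0,\ c\in D_0.\tag{2}$$
Then some $g\in G$ satisfies $gx=p(x)$ for all $x\in\mathcal B_0$ and $gs=q(s)$ for all $s\in\mathcal S_0$.

The map $\bar p$, $[x]\mapsto[p(x)]$, is well defined and injective because $x\triangle y$ is finite exactly when $p(x)\triangle p(y)$ is. Call a pair $(p,q)$ as in the lemma a *system*. Then $(p^{-1},q^{-1})$ is also a system. We extend systems step by step.

**Step 1: a copy of a new class.** Given $x\in\mathcal B$, this step finds the class that the image of $x$ should have. Let $D'=D_0\langle[x]\rangle$. Since $\mathfrak B$ is atomless, we can choose $b_1$ such that for each atom $d$ of $D_0$, $b_1\wedge\bar p(d)$ is $0$, $\bar p(d)$, or strictly between, according as $[x]\wedge d$ is $0$, $d$, or strictly between. By (F2) there is an isomorphism $\psi_1:D'\to D_1\langle b_1\rangle$ extending $\bar p$ with $\psi_1([x])=b_1$. The labels need not match yet. Apply (Ext′) to $D_1$, $b_1$, $\mathcal S_1$, $Z=\emptyset$ and the functions $u_{q(s)}=s\circ\psi_1^{-1}$ on $D_1\langle b_1\rangle$, obtaining $\varphi$. Put $\psi=\varphi\circ\psi_1$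 and $b^*=\psi([x])$. Then $\psi:D'\to D_1\langle b^*\rangle$ extends $\bar p$, and
$$q(s)(\psi(d))=s(d)\qquad(s\in\mathcal S_0,\ d\in D').$$
For $d\in D_0$ this is (2). For $d\in D'\setminus D_0$ we have $\psi_1(d)\in D_1\langle b_1\rangle\setminus D_1$, so $q(s)(\varphi(\psi_1(d)))=u_{q(s)}(\psi_1(d))=s(d)$.

**Step 2: a set in the new class.** This step extends $p$ to $x$ by finding a suitable $x^*$ with $[x^*]=b^*$. Define $x^*\in\mathcal B$ on each $p(y)$, $y$ an atom of $\mathcal B_0$, as follows.

* If $x\cap y$ is finite, let $x^*\cap p(y)$ be a subset of $p(y)$ of size $|x\cap y|$.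
* If $x\cap y$ is infinite and $y\setminus x$ is finite, let $p(y)\setminus x^*$ be a subset of $p(y)$ of size $|y\setminus x|$.
* If both are infinite, then $0<[x]\wedge[y]<[y]$. Applying $\psi$ gives $0<b^*\wedge[p(y)]<[p(y)]$. Let $x^*\cap p(y)$ be any $z\in\mathcal B$ with $z\subseteq p(y)$ and $[z]=b^*\wedge[p(y)]$ (intersect a representative with $p(y)$).

In the first two cases the subsets exist because $|p(y)|=|y|$ if $y$ is finite, and $p(y)$ is infinite otherwise. In these cases $[x]\wedge[y]$ is $0$ or $[y]$ respectively, so $b^*\wedge[p(y)]$ is $0$ or $[p(y)]$ respectively, and this is the class of $x^*\cap p(y)$. Hence $[x^*]=b^*$ in all cases. In each case $p(y)\cap x^*$ and $p(y)\setminus x^*$ are finite exactly when $y\cap x$ and $y\setminus x$ are, and then have the same size. In particular they are empty exactly when $y\cap x$, $y\setminus x$ are. So the map $y\cap x\mapsto p(y)\cap x^*$, $y\setminus x\mapsto p(y)\setminus x^*$ on atoms extends $p$ to an isomorphism $\mathcal B_0\langle x\rangle\to\mathcal B_1\langle x^*\rangle$ preserving finite sizes and infinity. The isomorphism it induces on classes is $\psi$,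 since both extend $\bar p$ and send $[x]$ to $b^*$. By Step 1, together with $q$ it is again a system.

**Step 3: a new labeling.** This step extends $q$ to an $s\in\mathcal S$ that is $\not\approx$ each member of $\mathcal S_0$. Choose $t_j$ that is $\not\approx$ each member of $\mathcal S_1$; this exists since $\mathcal S_1$ meets only finitely many classes. Let $s^*$ be $t_j$ changed on the finite set $D_1$ so that $s^*(\bar p(c))=s(c)$ for $c\in D_0$. Then $s^*\in\mathcal S$, and $s^*\approx t_j$ is $\not\approx$ each member of $\mathcal S_1$. Put $q(s)=s^*$; we have a system again.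

**Step 4: back and forth.** This step produces $g$. Applying Steps 1–3 to $(p^{-1},q^{-1})$, we can also extend ranges. Since $\mathcal B$ and $\mathcal S$ are countable, a back-and-forth construction (skipping those $s\in\mathcal S$ already $\approx$ to a member of the current domain, respectively range, of $q$) yields in the union an automorphism $p_\infty$ of $\mathcal B$ and a bijection $q_\infty$ whose domain and range each meet every $\approx$-class of $\mathcal S$. As $p_\infty$ and $p_\infty^{-1}$ preserve singletons, $\{ga\}=p_\infty(\{a\})$ defines $g\in\mathrm{Sym}(A)$. Since $p_\infty$ preserves inclusion, $a\in x\iff ga\in p_\infty(x)$. So $gx=p_\infty(x)$ for $x\in\mathcal B$, and $g\mathcal B=\mathcal B$. For $s\in\operatorname{dom}q_\infty$ and $c=[x]\in\mathfrak B$, some stage has $s$ and $x$ in its domains, and (2) at that stage reads $q_\infty(s)(gc)=s(c)$. So $gs=q_\infty(s)$.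

**Step 5: $g\mathcal S=\mathcal S$.** This step checks that $g\in G$. If $s\in\mathcal S$ is arbitrary, then $s\approx s_0$ for some $s_0\in\operatorname{dom}q_\infty$, so $gs\approx gs_0=q_\infty(s_0)\in\mathcal S$ and $gs\in\mathcal S$. Likewise $s\approx q_\infty(s_1)$ for some $s_1$, so $g^{-1}s\approx s_1$ and $g^{-1}s\in\mathcal S$. Hence $g\in G$. $\square$

Adding the labelings as parameters has not created new subsets of $A$.

**Lemma 6.** $P(A)^V=\mathcal B$.

*Proof.* Clearly $\mathcal B\subseteq P(A)^V$. Let $X\in V$, $X\subseteq A$, have good support $(\mathcal B_0,\mathcal S_0)$. Let $e$ be an infinite atom of $\mathcal B_0$ and $a,a'\in e$. The isomorphism $\mathcal B_0\langle\{a\}\rangle\to\mathcal B_0\langle\{a'\}\rangle$ that is the identity on $\mathcal B_0$ and maps $\{a\}\mapsto\{a'\}$ preserves finite sizes and infinity. It induces the identity on $D_0$, as $[\{a\}]=[\{a'\}]=0$. With $q=\mathrm{id}_{\mathcal S_0}$, Lemma 5 gives $g\in\mathrm{Fix}(\mathcal B_0\cup\mathcal S_0)$ with $ga=a'$. Since $gX=X$, $a\in X\iff a'\in X$. So $e\subseteq X$ or $e\cap X=\emptyset$. The finite atoms of $\mathcal B_0$ are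 singletons, so $X$ is a union of atoms of $\mathcal B_0$, that is, $X\in\mathcal B_0$. $\square$

*Remark.* As Theorem 2 predicts, $V$ has no system of representatives for $\mathfrak B=P(A)/\mathrm{fin}(A)$. Suppose $\rho\in V$ is one, with good support $(\mathcal B_0,\mathcal S_0)$. Let $e$ be an infinite atom of $\mathcal B_0$, choose $c$ with $0<c\wedge[e]<[e]$, and put $x=\rho(c)$, $x'=x\triangle\{a\}$ with $a\in e$. The sets $x\cap e$, $e\setminus x$, $x'\cap e$, $e\setminus x'$ are infinite, and $x,x'$ agree outside $e$. So $\mathrm{id}_{\mathcal B_0}\cup\{(x,x')\}$ extends to an isomorphism $\mathcal B_0\langle x\rangle\to\mathcal B_0\langle x'\rangle$ preserving finite sizes and infinity, and it induces the identity because $[x]=[x']$. Lemma 5 with $q=\mathrm{id}_{\mathcal S_0}$ gives $g$ with $g\rho=\rho$, $gx=x'$, $gc=[x']=c$. Then $x'=g\rho(c)=\rho(gc)=\rho(c)=x$, a contradiction.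

## Counting labels against orbits

**Proposition 7.** In $V$, for natural numbers $r>l$ there is no injection $P(P(A)\times r)\to P(P(A)\times l)$.

Before the general case, here is the count when $r=2$, $l=1$ and $F$ needs no parameters. Fix a class $c$ with $0<c<1$ and let $C=\{c,1-c\}$, the two classes that generate the same algebra as $c$. A labeling $s$ with values in $\{0,1,2,3\}$ on $C$ selects at each of these two classes one of the four subsets of $\{0,1\}$. This gives $4^2=16$ choices. On the other side, $F$ of the resulting set can, on each of the two classes, only contain everything or nothing, which gives $2^2=4$ choices, and elsewhere it cannot see the change of labels. In general $F$ has parameters: these cut $A$ into finitely many infinite pieces and finitely many points, and we have to keep track of both.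

Suppose $F\in V$ is an injection as in the proposition. By Lemma 6, $P(A)=\mathcal B$ in $V$. Let $(\mathcal B_0,\mathcal S_0)$ be a good support of $F$ and $H=\mathrm{Fix}(\mathcal B_0\cup\mathcal S_0)$, so $gF=F$ for $g\in H$. Let the finite atoms of $\mathcal B_0$ be the singletons of the elements of $F_0$, with $|F_0|=m$. Let its infinite atoms be $e_1,\dots,e_k$; here $k\ge1$ since $A$ is infinite. Put $\epsilon_i=[e_i]$. The image of $\mathcal B_0$ in $\mathfrak B$ has atoms $\epsilon_1,\dots,\epsilon_k$. For $x\in\mathcal B$ let $D_x$ be the subalgebra of $\mathfrak B$ generated by $\epsilon_1,\dots,\epsilon_k,[x]$, i.e. the image of $\mathcal B_0\langle x\rangle$.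

**Step 1: turning a labeling into an element of $P(\mathcal B\times r)$.** This step defines the sets on which $F$ will be tested. Let $W=P(F_0)\times r$, so $|W|=2^mr$. Let $N=2^{2^mr}$, fix a bijection $\theta:\{0,\dots,N-1\}\to P(W)$, and put $\theta(n)=\emptyset$ for $n\ge N$. For $s\in\mathcal S$ define
$$S_s=\{(x,i)\in\mathcal B\times r:\ (x\cap F_0,\,i)\in\theta(s([x]))\}.$$
So the label of the class $[x]$ tells which pairs (trace on $F_0$, index) are admitted for members of the class. If $g\in G$ fixes all members of $\mathcal B_0$, it fixes each element of $F_0$, so $gx\cap F_0=g(x\cap F_0)=x\cap F_0$. Also $(gs)([gx])=s([x])$. Hence $(x,i)\in S_s\iff(gx,i)\in S_{gs}$, that is, $gS_s=S_{gs}$. Therefore $S_s\in V$ (it is fixed by $\mathrm{Fix}(\mathcal B_0\cup\{s\})$), and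
$$gF(S_s)=F(gS_s)=F(S_{gs})\qquad(g\in H).\tag{3}$$

**Step 2: what $F(S_s)$ cannot distinguish.** This step turns homogeneity into a statement about $F$.

*Claim A.* Let $s,s'\in\mathcal S$ each be $\not\approx$ every member of $\mathcal S_0$. Let $x,x'\in\mathcal B$ with $[x]=[x']$ be such that $\mathrm{id}_{\mathcal B_0}\cup\{(x,x')\}$ extends to an isomorphism $p:\mathcal B_0\langle x\rangle\to\mathcal B_0\langle x'\rangle$ preserving finite sizes and infinity. Let $s|_{D_x}=s'|_{D_x}$. Then for $i<l$: $(x,i)\in F(S_s)\iff(x',i)\in F(S_{s'})$.

*Proof.* The induced map $\bar p$ fixes all $\epsilon_i$ and $[x]$, so $\bar p=\mathrm{id}_{D_x}$. The sets $\mathcal S_0\cup\{s\}$ and $\mathcal S_0\cup\{s'\}$ are independent. Condition (2) for $q=\mathrm{id}_{\mathcal S_0}\cup\{(s,s')\}$ says only that $s'(c)=s(c)$ for $c\in D_x$, which is assumed. So Lemma 5 gives $g\in H$ with $gx=x'$ and $gs=s'$. By (3), $gF(S_s)=F(S_{s'})$, and $g(x,i)=(x',i)$.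

**Step 3: where to change the labels.** This step chooses a finite set $C$ of classes such that a change of labels on $C$ is invisible from every $x$ with $[x]\notin C$. By atomlessness choose $c\in\mathfrak B$ with $0<c\wedge\epsilon_i<\epsilon_i$ for all $i\le k$, and let
$$C=\{c'\in\mathfrak B:\ c'\wedge\epsilon_i\in\{c\wedge\epsilon_i,\ \epsilon_i-c\}\text{ for all }i\le k\}.$$
The $\epsilon_i$ are disjoint with join $1$, and $c\wedge\epsilon_i\neq\epsilon_i-c$, so $|C|=2^k$.

*Claim B.* If $D_x\cap C\ne\emptyset$ then $[x]\in C$.

*Proof.* Let $c'\in D_x\cap C$. For each $i$, $c'\wedge\epsilon_i$ is strictly between $0$ and $\epsilon_i$, and by (F1) it belongs to $\{0,\ [x]\wedge\epsilon_i,\ \epsilon_i-[x],\ \epsilon_i\}$. So $[x]\wedge\epsilon_i\in\{c'\wedge\epsilon_i,\ \epsilon_i-c'\}=\{c\wedge\epsilon_i,\ \epsilon_i-c\}$.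

This is why we take all of $C$ and not only $c$: if $k\ge2$, a class that equals $c$ on $\epsilon_1$ and $\epsilon_2-c$ on $\epsilon_2$ belongs to the algebra generated by the $\epsilon_i$ and $c$, and conversely generates $c\wedge\epsilon_1$ and $c\wedge\epsilon_2$.

**Step 4: changing the labels on $C$.** This step bounds the number of values of $F$. Fix $s\in\mathcal S$ that is $\not\approx$ every member of $\mathcal S_0$. For $h:C\to\{0,\dots,N-1\}$ let $s_h$ agree with $h$ on $C$ and with $s$ elsewhere. Then $s_h\approx s$, so $s_h\in\mathcal S$ and $s_h$ is $\not\approx$ every member of $\mathcal S_0$.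

Suppose first that $[x]\notin C$. Then $D_x\cap C=\emptyset$ by Claim B, so all $s_h$ agree on $D_x$. By Claim A with $x'=x$ and $p=\mathrm{id}$, applied to $s_h$ and $s_{h'}$, whether $(x,i)\in F(S_{s_h})$ does not depend on $h$.

Suppose next that $[x]=[x']\in C$ and $x\cap F_0=x'\cap F_0$. Then $x\cap e_i$, $e_i\setminus x$, $x'\cap e_i$, $e_i\setminus x'$ are all infinite, because $0<[x]\wedge\epsilon_i<\epsilon_i$. So the isomorphism $p$ of Claim A exists: it maps $x\cap e_i\mapsto x'\cap e_i$ and $e_i\setminus x\mapsto e_i\setminus x'$, and fixes the singletons of elements of $F_0$. It fixes each $e_i$, and it sends $x$ to $x'$ since the traces on $F_0$ agree. Claim A with $s_h$ in place of both $s$ and $s'$ gives $(x,i)\in F(S_{s_h})\iff(x',i)\in F(S_{s_h})$. So on $\{(x,i):[x]\in C,\ i<l\}$ the set $F(S_{s_h})$ is a union of some of the at most $2^k\cdot2^m\cdot l$ pieces given by $([x],x\cap F_0,i)$.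

Together: off these pieces $F(S_{s_h})$ does not depend on $h$, and on them there are at most $2^{2^{k+m}l}$ possibilities. Hence the family $\{F(S_{s_h}):h\}$ has at most $2^{2^{k+m}l}$ members.

**Step 5: pigeonhole.** This step contradicts injectivity. The number of functions $h$ is
$$N^{2^k}=2^{2^mr\cdot2^k}=2^{2^{k+m}r}>2^{2^{k+m}l}.$$
So there are $h\ne h'$ with $F(S_{s_h})=F(S_{s_{h'}})$. But $S_{s_h}\ne S_{s_{h'}}$: take $c'\in C$ with $h(c')\ne h'(c')$, and $(w,i)\in\theta(h(c'))\triangle\theta(h'(c'))$, which exists since $\theta$ is injective on $\{0,\dots,N-1\}$. Choose $x\in c'$ with $x\cap F_0=w$, by changing a representative on the finite set $F_0$. Then $(x,i)$ lies in exactly one of $S_{s_h},S_{s_{h'}}$. This contradicts the injectivity of $F$. $\square$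

Compare this with the failed count. The set $S_{c,u}$ revealed $c$ to every $x$. The set $S_{s_h}$ reveals $s_h$, but $s_h$ does not reveal $C$: by Lemma 5, an element $x$ with $[x]\notin C$ cannot tell $s_h$ from $s_{h'}$, even with the parameters of $F$.

## Transfer from $V$ to a model of ZF

Apply the Jech–Sochor theorem to $V$ with $\alpha=\omega$, obtaining $N$, $\tilde A$ and the map $x\mapsto\tilde x$ from $(P^\omega(A))^V$ onto $(P^\omega(\tilde A))^N$.

**Step 1: sets correspond to sets.** The elements of $\tilde A$ are sets in $N$, so this step makes sure that they are not confused with the sets we talk about. *If $y\in(P^\omega(\tilde A))^N$ and all elements of $y$ are in $(P^\omega(\tilde A))^N$, then $y=\tilde x$ for a set $x$.* Otherwise $y=\tilde a$ with $a\in A$. If $y$ has an element, it is of the form $\tilde b$, and $\tilde b\in\tilde a$ gives $b\in a$ by the $\in$-isomorphism, impossible for an atom $a$. If $y=\emptyset$, then $y=\tilde\emptyset$, so $a=\emptyset$ by injectivity, also impossible.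

**Step 2: the relevant power sets correspond.** The formula $\tilde x=\{\tilde y:y\in x\}$ shows by induction that each natural number is fixed, and that ordered pairs are preserved: the pair $(a,b)=\{\{a\},\{a,b\}\}$ goes to $(\tilde a,\tilde b)$. If $x\subseteq A$ is in $V$, then $\tilde x\subseteq\tilde A$. Conversely, every $y\in P(\tilde A)^N$ is $\tilde x$ for a set $x$ by Step 1, and the elements of $x$ are mapped into $\tilde A$, so they are in $A$. Thus $P(A)^V$ is mapped onto $P(\tilde A)^N$. All elements of $P(A)\times r$, and all its subsets, occur at a finite stage of the hierarchy $P^\beta(A)$, and similarly for $\tilde A$. The same argument, one level up and with preservation of pairs, shows that $P(P(A)\times r)^V$ is mapped onto $P(P(\tilde A)\times r)^N$ for each natural number $r$.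

**Step 3: injections correspond.** This step carries the Proposition to $N$. Consider in $N$ a bijection of $\tilde A$ with a natural number, or an injection $P(P(\tilde A)\times r)\to P(P(\tilde A)\times l)$. It is a set of ordered pairs occurring at a finite stage, so it is an element of $(P^\omega(\tilde A))^N$. By Step 1 it is $\tilde F$ for some set $F\in(P^\omega(A))^V$. By Step 2 the elements of $F$ are the corresponding ordered pairs, so $F$ is in $V$ a bijection of $A$ with a natural number, respectively an injection $P(P(A)\times r)\to P(P(A)\times l)$. In $V$ the former does not exist because $A$ is infinite in $U\supseteq V$, and the latter does not exist for $r>l$ by Proposition 7.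

So in $N$ the set $\tilde A$ is infinite, and for all $r>l$ there is no injection $P(P(\tilde A)\times r)\to P(P(\tilde A)\times l)$. With $\mathfrak n=|\tilde A|$ we have $|P(P(\tilde A)\times r)|=(2^{2^{\mathfrak n}})^r$, hence $(2^{2^{\mathfrak n}})^r\not\le(2^{2^{\mathfrak n}})^l$ for all $r>l$. This proves Theorem 1. In particular $N\models 2^{2^{\mathfrak n}}<(2^{2^{\mathfrak n}})^2$ with $\mathfrak n$ infinite, so the equivalence (1) is not provable in ZF if ZF is consistent. $\blacksquare$
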